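# Improving a Euclidean tour by $k$ exchanges: gaps on a long detour

## A long edge, a dense path, and the gaps on it

Take a finite set $V$ of points in the plane and a path $\Pi$ from $a$ to $b$ that visits every point of $V$ once. All edges of $\Pi$ have length $1$, except for some edges of length $3$, which we call *gap edges* or *gaps*. The gap edges are pairwise vertex-disjoint and avoid $a$ and $b$. Following $\Pi$ from $a$ to $b$, each gap edge is entered at an endpoint $p$ and left at an endpoint $q$. Close the path by one very long edge $ab$ of length $2A$; this gives a tour
$$T=\Pi\cup\{ab\}.$$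

Now choose $M$ gaps and list them in some order of our liking, $p^1q^1,\dots,p^Mq^M$. Delete from $T$ the edge $ab$ and the $M$ chosen gap edges, and add the $M+1$ links
$$ap^1,\quad q^1p^2,\quad\dots,\quad q^{M-1}p^M,\quad q^Mb .$$
If no link belongs to $T$, every vertex still has degree $2$. The result is a disjoint union of cycles covering $V$, and exactly $M+1$ edges were exchanged. Two questions arise, and they are independent of each other.

*Did the length go down?* Let $P=a\,p^1q^1\cdots p^Mq^M\,b$ be the path formed by the links and the chosen gaps. The links have total length $|P|-3M$, and we deleted $2A+3M$, so the length changes by $|P|-(2A+6M)$. This depends only on where the gaps lie in the plane and on the listing.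

*Is the result one cycle?* This depends only on how the listing compares with the order of the gaps along $\Pi$. Let us try small cases.

For $M=1$, the path $\Pi$ minus $pq$ consists of a piece from $a$ to $p$ and a piece from $q$ to $b$; the links $ap$ and $qb$ close each piece separately, so we get two cycles. (The links $aq$ and $pb$ would give a tour, but then the detour $a,q,p,b$ traverses the gap against its direction. In our geometry that will be too expensive.)

For $M=2$, let $\Pi$ pass gap $1$ before gap $2$. The pieces are $[a,p_1]$, $[q_1,p_2]$, $[q_2,b]$. Listing $1,2$ gives links $ap_1,q_1p_2,q_2b$, and each piece closes up: three cycles. Listing $2,1$ gives links $ap_2,\ q_2p_1,\ q_1b$, and we walk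
$$a\xrightarrow{\text{link}}p_2\xrightarrow{\Pi}q_1\xrightarrow{\text{link}}b\xrightarrow{\Pi}q_2\xrightarrow{\text{link}}p_1\xrightarrow{\Pi}a ,$$
a single cycle through all three pieces. So the order of the gaps along $\Pi$ decides whether we get a tour.

Here is what the object is for. We shall place the gaps so that the exchanges which shorten $T$ are exactly those in which the chosen gaps encode a *selection* of vertices and edges in a given graph. We shall run $\Pi$ through the gaps in an order for which the result is a tour exactly when the selected vertices and edges fit together. All allowed exchanges are used up by the shortening, and none is left to repair connectivity. In this way a clique problem gets encoded in the question whether a planar tour can be improved by a bounded number of exchanges.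

## Euclidean $k$-Change and the two theorems

Distances are symmetric, so a tour on $n\ge3$ points is an undirected Hamiltonian cycle, viewed as a set of $n$ edges.

**Definition (neighborhood).** A tour $T'$ lies in the $k$-change neighborhood of $T$ if $|T\setminus T'|\le k$.

For example, on the corners of the unit square let $T$ visit $(0,0),(1,1),(1,0),(0,1)$ in this cyclic order; its length is $2+2\sqrt2$. The boundary of the square has length $4$ and shares with $T$ the two edges of length $1$ between $(1,1),(1,0)$ and between $(0,1),(0,0)$. So it lies in the $2$-change neighborhood. It is not in the $1$-change neighborhood, which contains only $T$, because $n-1$ edges of a Hamiltonian cycle determine the last one.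

**Definition (Euclidean $k$-Change).** Input: pairwise distinct points in $\mathbb Q^2$ (coordinates in binary), a tour $T$, an integer $k$. Question: is there a tour $T'$ with $|T\setminus T'|\le k$ that is strictly shorter than $T$? Lengths are Euclidean and compared exactly as real numbers.

A problem with parameter $k$ and input size $N$ is *fixed-parameter tractable* (FPT) if it can be solved in time $\psi(k)N^{c}$ with $c$ constant. A *parameterized reduction* maps instances to equivalent instances in FPT time so that the new parameter is bounded by a function of the old one. A problem is W[1]-hard if every problem in W[1] reduces to it in this way. To show W[1]-hardness it suffices to reduce from a W[1]-hard problem, and a W[1]-hard problem is not FPT unless $\mathrm{FPT}=\mathrm{W[1]}$.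

For arbitrary distance matrices, even symmetric integer ones with the triangle inequality, the paper "Searching the k-change neighborhood for TSP is W[1]-hard" shows that finding the best tour in the $k$-change neighborhood is W[1]-hard. The question treated here is whether this extends to points in the plane with Euclidean distance. It does.

**Theorem 1.** Euclidean $k$-Change is W[1]-hard parameterized by $k$. This holds even if all coordinates are integers bounded by a polynomial in $n$, $T$ is a simple polygon, and all edges of $T$ but one have length $1$ or $3$. Hence finding the best tour in the $k$-change neighborhood of planar Euclidean instances is not FPT unless $\mathrm{FPT}=\mathrm{W[1]}$.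

**Theorem 2.** (a) Unless ETH (the Exponential Time Hypothesis) fails, there is no algorithm with running time $\psi(k)N^{o(k/\log k)}$ for the instances of Theorem 1, for any computable $\psi$. (b) The best tour in the $k$-change neighborhood of a planar Euclidean instance can be found exactly in the Turing model in time $\psi(k)N^{k+O(1)}$ for some function $\psi$.

We reduce from the following problem.

**Definition (Partitioned Subgraph Isomorphism, PSI).** Given a graph $H$ with vertex set $[\kappa]$ and edge set $F$, and a graph $\Gamma$ with vertex partition $V_1,\dots,V_\kappa$: are there $v_i\in V_i$ with $v_iv_j\in E(\Gamma)$ for all $ij\in F$?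

If $H$ is a single edge $12$, the question is whether $\Gamma$ has an edge between $V_1$ and $V_2$. If $H=K_\kappa$, this is Multicolored Clique, which is W[1]-hard parameterized by $\kappa$ (Pietrzak 2003; Fellows, Hermelin, Rosamond, Vialette 2009); Theorem 1 uses only this. For Theorem 2(a) we use one more fact, for general $H$ with $e=|F|$ edges: if PSI can be solved in time $\psi(H)\,|\Gamma|^{o(e/\log e)}$ for some computable $\psi$, then ETH fails (Marx, *Can you beat treewidth?*, Theory of Computing 6 (2010), Cor. 6.3).

## Three unit vectors: why a distance matrix cannot be copied into the plane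

With free choice of the distances, a natural way to encode a combinatorial pattern is to give every wanted new edge length $1$ and every unwanted one length $2$. Any symmetric matrix with off-diagonal entries in $\{1,2\}$ satisfies the triangle inequality. In the plane this stops as soon as one point has three wanted neighbors that are pairwise unwanted: among three unit vectors, two enclose an angle of at most $120^\circ$, so their tips are at distance at most $\sqrt3<2$. We cannot switch individual edges on and off.

What the plane does offer is a lower bound on a whole detour. A path from $a$ to $b$ through a point $z$ has length at least $|az|+|zb|$, and for $z$ high above the segment $ab$ this exceeds $2A$ by an amount that we can prescribe. Suppose every detour that matters has length at least $S=2A+6M-2$. In the exchange above, the length changes by $|P|-(2A+6M)$, so only detours with $S\le|P|<S+2$ pay off. If we are allowed $M$ removals besides $ab$, and one of them is spent on an edge of length $1$ instead of $3$, the margin of $2$ is gone. This forces all removals onto gap edges. What remains to design is the position of the gaps, to control $|P|$, and their order along $\Pi$, to control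 connectivity. We begin with the order, which is pure combinatorics.

## Groups, rows, columns, and blocks of gaps

Fix a PSI instance and put $e=|F|$. We may assume that $e\ge1$ and that $H$ has no isolated vertices: an isolated $i$ with $V_i\ne\emptyset$ may be deleted. For $f=ij\in F$ let $\Gamma_f$ be the set of edges of $\Gamma$ between $V_i$ and $V_j$. We set
$$k=1+6e .$$
If some $V_i$ or some $\Gamma_f$ is empty, the answer is no, and we output the points $(0,0),(1,0),(0,1)$ with their unique tour, which is a no-instance of the required shape (a triangle with edge lengths $1,1,\sqrt2$). From now on all $V_i$ and $\Gamma_f$ are nonempty.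

**Definition (groups).** There are $G=\kappa+e$ groups in this order: the vertex groups $1,\dots,\kappa$, then the edge groups $f_1,\dots,f_e$, one for each edge of $H$. Group $t$ has $n_t$ rows and $r_t$ columns, and every pair (row, column) of a group is one gap. In vertex group $i$, the rows correspond to the vertices in $V_i$ and the columns to the edges $f\ni i$ of $H$, in any order; so $r_i=\deg_H(i)\ge1$. In edge group $f$, the rows correspond to the edges in $\Gamma_f$, and there are $r_f=4$ columns.

Choosing a row in vertex group $i$ means choosing a vertex $v_i$; choosing a row in edge group $f$ means choosing an edge $g_f$. Let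
$$M=\sum_t r_t=2e+4e=6e,\qquad Q=\sum_t n_tr_t\ \ge 6,$$
so $Q$ is the number of gaps, $M$ is the number of gaps in a choice of one row per group, and $k=1+M$.

**Definition (incidences).** For $f_m=\{i,i'\}$ put $\xi_{2m-1}=(i,f_m)$ and $\xi_{2m}=(i',f_m)$, for $m=1,\dots,e$. For $\xi=(i,f)$ and $v\in V_i$ let $\alpha(\xi,v)$ be the gap of vertex group $i$ in row $v$ and column $f$. In edge group $f_m$ and row $g$, the gaps in columns $1,2,3,4$ are called $\beta^-(\xi_{2m-1},g),\ \beta^+(\xi_{2m-1},g),\ \beta^-(\xi_{2m},g),\ \beta^+(\xi_{2m},g)$.

So each incidence $\xi=(i,f)$ owns one column in vertex group $i$ and two neighboring columns in edge group $f$.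

**Definition (blocks).** For $\xi=(i,f)$ let $\mathcal A(\xi)$ be the concatenation, over all $v\in V_i$, of
$$\big[\beta^-(\xi,g):g\in\Gamma_f,\ g\ni v\big],\quad\alpha(\xi,v),\quad\big[\beta^+(\xi,g):g\in\Gamma_f,\ g\ni v\big].$$

For instance, let $V_1=\{v,\hat v\}$, $V_2=\{v'\}$, let $H$ be one edge $f=12$, and let $\Gamma$ contain both $g=vv'$ and $\hat g=\hat vv'$. For $\xi=(1,f)$,
$$\mathcal A(\xi):\quad \beta^-(\xi,g),\ \alpha(\xi,v),\ \beta^+(\xi,g),\ \beta^-(\xi,\hat g),\ \alpha(\xi,\hat v),\ \beta^+(\xi,\hat g).$$
The gaps $\beta^\mp(\xi,g)$ enclose the gap $\alpha$ of the endpoint of $g$ in $V_i$. In general, since each $g\in\Gamma_f$ has exactly one endpoint in $V_i$, all blocks together contain every gap exactly once.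

The path $\Pi$ will pass the gaps block by block. The order of the blocks is still open. Whatever it is, we assume in this section and the next that $\Pi$ is a path from $a$ to $b$ through all points of $V$, that its gap edges are pairwise disjoint and avoid $a,b$, and that each gap $\beta$ is traversed from its endpoint $p(\beta)$ to its endpoint $q(\beta)$.

**Definition (selections).** A selection $\lambda$ chooses one row in each group. $J_\lambda$ is the set of the $M$ gaps in the chosen rows. List them as $p^1q^1,\dots,p^Mq^M$, sorted by groups and within a group by columns, and put
$$P_\lambda=a\,p^1q^1\cdots p^Mq^M\,b,\quad N_\lambda=\{ap^1,q^1p^2,\dots,q^{M-1}p^M,q^Mb\},\quad T_\lambda=\big(T\setminus(\{ab\}\cup J_\lambda)\big)\cup N_\lambda .$$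

In the plane the listing will be the order from left to right. We assume $N_\lambda\cap T=\emptyset$; the geometry will guarantee it. Each of $a$, $b$ and the endpoints of $J_\lambda$ loses one edge and gains one, so $T_\lambda$ is $2$-regular and $|T\setminus T_\lambda|=1+M=k$. We write a selection as $(v_i)_{i\in[\kappa]},(g_f)_{f\in F}$ with $v_i\in V_i$, $g_f\in\Gamma_f$, and call it *consistent* if $g_f=v_iv_j$ for every $f=ij\in F$.

## Inconsistent selections close a short cycle; consistent ones need a shuffle

**Step 1 (inconsistent selections fail).** This step shows that $T_\lambda$ is never a tour if $\lambda$ is not consistent, for any order of the blocks. Suppose that for some $\xi=(i,f)$ the endpoint $v'$ of $g_f$ in $V_i$ differs from $v_i$. Both $\beta^-(\xi,g_f)$ and $\beta^+(\xi,g_f)$ occur in the part of $\mathcal A(\xi)$ belonging to $v'$. Between them $\Pi$ passes only gaps $\beta^-(\xi,g)$ and $\beta^+(\xi,g)$ with $g\ne g_f$, and the gap $\alpha(\xi,v')$. None of these is in $J_\lambda$: the former are not in the chosen row of edge group $f$, the latter is not in the chosen row $v_i$ of vertex group $i$. So the subpath of $\Pi$ from $q(\beta^-(\xi,g_f))$ to $p(\beta^+(\xi,g_f))$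 survives in $T_\lambda$. The two gaps lie in consecutive columns ($1,2$ or $3,4$) of the same row, so they are consecutive in the listing, and $N_\lambda$ contains the edge $q(\beta^-(\xi,g_f))\,p(\beta^+(\xi,g_f))$. This edge closes the surviving subpath to a cycle that avoids $a$. Hence $T_\lambda$ is not a tour. In the example above, the choice $v_1=v$, $g_f=\hat g$ is of this kind.

**Step 2 (what a consistent selection does inside the blocks).** This step removes the gaps of type $\alpha$ from the picture, so that only two kinds of paths between few terminals remain. Let $\lambda$ be consistent. For each $\xi=(i,f)$ the gaps of $J_\lambda$ in $\mathcal A(\xi)$ are, in this order along $\Pi$,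
$$\beta^-_\xi=\beta^-(\xi,g_f),\qquad \alpha_\xi=\alpha(\xi,v_i),\qquad \beta^+_\xi=\beta^+(\xi,g_f),$$
because $v_i$ is the endpoint of $g_f$ in $V_i$. So the pieces of $\Pi\setminus J_\lambda$ are, for every $\xi$, a path $Z_\xi$ from $q(\beta^-_\xi)$ to $p(\alpha_\xi)$ and a path $Z'_\xi$ from $q(\alpha_\xi)$ to $p(\beta^+_\xi)$, together with *connectors* that lead from $a$ to the first block, from one block to the next, and from the last block to $b$. Put
$$\sigma_m=p(\beta^-_{\xi_m}),\qquad\tau_m=q(\beta^+_{\xi_m})\qquad(1\le m\le2e).$$
A connector leading from block $\mathcal A(\xi_m)$ to the next block $\mathcal A(\xi_{m'})$ joins $\tau_m$ to $\sigma_{m'}$.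

For each $\xi$ the link $q(\beta^-_\xi)p(\beta^+_\xi)$ is in $N_\lambda$. So $Z_\xi$ reversed, this link, and $Z'_\xi$ reversed form a path
$$\Omega_\xi:\quad p(\alpha_\xi)\to q(\beta^-_\xi)\to p(\beta^+_\xi)\to q(\alpha_\xi).$$
It takes the place of the deleted gap edge $\alpha_\xi$. In the listing, the first $2e$ gaps are the gaps $\alpha_\xi$, since the vertex groups come first; then follow $\beta^-_{\xi_1},\beta^+_{\xi_1},\beta^-_{\xi_2},\beta^+_{\xi_2},\dots,\beta^-_{\xi_{2e}},\beta^+_{\xi_{2e}}$. So the links from $a$ through the vertex groups up to $p(\beta^-_{\xi_1})=\sigma_1$, together with all the paths $\Omega_\xi$, form one path from $a$ to $\sigma_1$. The links not used so far are $q(\beta^+_{\xi_m})p(\beta^-_{\xi_{m+1}})=\tau_m\sigma_{m+1}$ and $\tau_{2e}b$. Thus everything in $T_\lambda$ except the connectors consists of paths joining the pairs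
$$(\mathrm J)\qquad a\,\sigma_1;\qquad\tau_m\,\sigma_{m+1}\ \ (1\le m\le2e-1);\qquad\tau_{2e}\,b .$$

**Step 3 (the obvious order of the blocks fails).** This step explains why the blocks are shuffled. If $\Pi$ passes the blocks in the order $\mathcal A(\xi_1),\mathcal A(\xi_2),\dots,\mathcal A(\xi_{2e})$, the connectors join $a\,\sigma_1$, then $\tau_m\,\sigma_{m+1}$ for $1\le m\le2e-1$, then $\tau_{2e}\,b$. These are exactly the pairs $(\mathrm J)$. Every connector closes up with the J-path on the same pair, and $T_\lambda$ consists of $2e+1\ge3$ cycles. So no selection at all would give a tour.

**Step 4 (an order that works).** This step fixes the order of the gaps. Number all gaps $1,\dots,Q$ in the order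
$$\mathcal A(\xi_{e+1}),\mathcal A(\xi_1),\ \mathcal A(\xi_{e+2}),\mathcal A(\xi_2),\ \dots,\ \mathcal A(\xi_{2e}),\mathcal A(\xi_e).\tag{1}$$
Now the connectors join the pairs
$$(\mathrm K)\qquad a\,\sigma_{e+1};\qquad\tau_{e+m}\,\sigma_m\ (1\le m\le e);\qquad\tau_m\,\sigma_{e+m+1}\ (1\le m\le e-1);\qquad\tau_e\,b .$$

**Lemma 1.** Let $\Pi$ pass the gaps in the order (1). Then $T_\lambda$ is a tour if and only if $g_f=v_iv_j$ for every $f=ij\in F$.

**Proof.** Step 1 shows that only consistent selections can give tours. Let $\lambda$ be consistent. All vertices of $V$ and all edges of $T_\lambda$ lie on the K-paths and J-paths, which are disjoint except for common terminals. The terminals are $a,b,\sigma_1,\dots,\sigma_{2e},\tau_1,\dots,\tau_{2e}$, and each is an end of one K-path and one J-path. We follow $T_\lambda$ from $a$. First a J-path leads to $\sigma_1$. From $\sigma_m$ with $m<e$ we get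
$$\sigma_m\xrightarrow{K}\tau_{e+m}\xrightarrow{J}\sigma_{e+m+1}\xrightarrow{K}\tau_m\xrightarrow{J}\sigma_{m+1},$$
so we reach $\sigma_2,\dots,\sigma_e$ in turn. From $\sigma_e$ we get
$$\sigma_e\xrightarrow{K}\tau_{2e}\xrightarrow{J}b\xrightarrow{K}\tau_e\xrightarrow{J}\sigma_{e+1}\xrightarrow{K}a .$$
This walk visits $\sigma_1,\dots,\sigma_e$, then (interleaved) $\tau_{e+1},\dots,\tau_{2e}$, $\sigma_{e+2},\dots,\sigma_{2e}$, $\tau_1,\dots,\tau_e$, and finally $\sigma_{e+1}$, $a$, $b$. These are all terminals, so $T_\lambda$ is a single cycle. $\square$

Let us do $e=1$ by hand, with $|V_1|=|V_2|=|\Gamma_f|=1$. There are six gaps, listed as $\alpha_1,\alpha_2,\beta^-_1,\beta^+_1,\beta^-_2,\beta^+_2$ (index $m$ for $\xi_m$; take one column per vertex group). The order (1) along $\Pi$ is $\beta^-_2,\alpha_2,\beta^+_2,\beta^-_1,\alpha_1,\beta^+_1$. Alternating links and pieces of $\Pi$, we walk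
$$a\to p(\alpha_1)\Rightarrow q(\beta^-_1)\to p(\beta^+_1)\Rightarrow q(\alpha_1)\to p(\alpha_2)\Rightarrow q(\beta^-_2)\to p(\beta_2^+)\Rightarrow q(\alpha_2)\to p(\beta^-_1)\Rightarrow q(\beta^+_2)\to b\Rightarrow q(\beta^+_1)\to p(\beta^-_2)\Rightarrow a,$$
where $\to$ is a link and $\Rightarrow$ a piece of $\Pi$. All seven links and all seven pieces are used.

A remark on the choice of (1): the lemma only needs that K and J together form one cycle. The reversed order $\mathcal A(\xi_{2e}),\dots,\mathcal A(\xi_1)$ has connectors $a\sigma_{2e}$, $\tau_{m+1}\sigma_m$, $\tau_1b$, and the walk $a,\sigma_1,\tau_2,\sigma_3,\tau_4,\dots,\sigma_{2e-1},\tau_{2e},b,\tau_1,\sigma_2,\tau_3,\dots,\tau_{2e-1},\sigma_{2e},a$ shows that it would serve as well. We keep (1).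

## A flat right triangle and the positions of the gaps

We now choose numbers. The aim is a height $h$ such that going from $a=(-A,0)$ to $b=(A,0)$ via height $h$ costs at least $S=2A+6M-2$, with equality at $x=0$, all in integers. With $c=3M-1$ we need $A^2+h^2=(A+c)^2$. This is solved by $A=c(u^2-1)/2$, $h=cu$, $A+c=c(u^2+1)/2$; for $c=1$, $u=3$ it is the triangle $4,3,5$. A large $u$ makes the triangle flat, which will make the cost of the detour nearly independent of where near the top we pass.

Put
$$c=3M-1,\quad C=20Q+100,\quad D=QC,\quad\Delta=2QD,\quad L=D+G\Delta^2,\quad w=GL,\quad\theta=w+\Delta+c,$$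
$$u=100\theta+1,\quad A=\tfrac{c(u^2-1)}2,\quad h=cu,\quad S=2A+2c=2A+6M-2,$$
$$Y^0=10\lceil h/10\rceil,\qquad U_j=Y^0+(Q+1)D+10j\quad(0\le j\le Q).$$
Here $C$ is the horizontal spacing of the gaps of a group, $D$ the vertical spacing of rows, $\Delta$ a bound for all vertical differences between gaps, $L$ the horizontal spacing of groups, $w$ the total width of the gap region, and the $U_j$ are heights above all gaps that the path uses for traveling. We collect the facts we need.

*Divisibility and size.* All numbers are integers polynomial in $|\Gamma|$; note $\kappa\le|V(\Gamma)|$ and $e\le|E(\Gamma)|$, because the $V_i$ and $\Gamma_f$ are nonempty. The numbers $C,D,\Delta,L,Y^0,U_j$ are multiples of $10$. So is $A$: since $u^2-1=100\theta(100\theta+2)$, we have $A=100c\,\theta(50\theta+1)$. As $Q\ge6$, we have $C\ge220$ and $D\ge1320$.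

*The triangle.* Since $2A+c=cu^2$,
$$h^2=c^2u^2=c(2A+c),\qquad A^2+h^2=(A+c)^2=(S/2)^2.\tag{2}$$

*Flatness.* We have $A\ge5000c\theta^2$ and $h=100c\theta+c\le101c\theta$. As $w\le\theta\le A/2$, also $A-w\ge A/2\ge2500c\theta^2$. Put
$$\mu=\frac{h+\Delta}{A-w}\le\frac{102c\theta}{2500c\theta^2}\le0.05 .$$

**Definition (positions).** Gap $i$ (numbered by (1)), lying in group $t$, row number $\rho\in[n_t]$ and column number $\gamma\in[r_t]$, gets
$$X_i=(t-1)L+\big((\gamma-1)n_t+\rho-1\big)C,\quad Y_i=Y^0+\rho D,\quad p_i=(X_i+3,Y_i),\quad q_i=(X_i+6,Y_i).$$

So within a group the columns go from left to right and the rows are separated vertically by multiples of $D$. The number $(\gamma-1)n_t+\rho-1$ is different for different gaps of a group and lies between $0$ and $n_tr_t-1\le Q-1$. Hence distinct gaps in one group have $C\le|X_i-X_{i'}|\le(Q-1)C$. Gaps in different groups have $|X_i-X_{i'}|\ge L-(Q-1)C\ge D-(Q-1)C=C$, with the later group on the right. So the listing of $J_\lambda$ by groups and columns is the order from left to right. Finally, all gap endpoints satisfy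
$$0\le x\le(G-1)L+(Q-1)C+6\le w,\qquad h\le Y^0\le y\le Y^0+QD\le h+10+QD\le h+\Delta .$$

The links are new, as assumed before Lemma 1: inner links have length at least $C-3>3$, the two outer ones have horizontal extent at least $A-w>3$, and none is $ab$. As soon as $T$ is built with edges of length $1$ and $3$ apart from $ab$, this gives $N_\lambda\cap T=\emptyset$.

## Wiring the gaps in the grid $10\mathbb Z^2$

The path has to visit the gaps in the order (1), which jumps wildly between positions. Drawing straight connections between consecutive gaps would make strands of the path come close to each other. That cannot be tolerated. If two points $z,z'$ of $V$ at distance $1$ had a gap edge between them on $\Pi$, then exchanging this gap edge for $zz'$ would give a spanning tree shorter than $\Pi$ by $2$. We shall need that $\Pi$ is a minimum spanning tree. So the strands are kept apart by drawing a simple path $\Pi_0$ in the grid $10\mathbb Z^2$ and putting the cities on it.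

Gap $i$ hangs at the bottom of a *hairpin*
$$B_i:\quad(X_i,U_{i-1})\to(X_i,Y_i)\to(X_i+10,Y_i)\to(X_i+10,U_i).$$
From its top at height $U_i$ the path travels along a *line* $\ell_i$ at height $U_i$ to the top of the left leg of $B_{i+1}$. The trouble is that $\ell_j$ may run into hairpins $B_i$ with $i>j$, whose legs extend above height $U_j$. The remedy is to dive under them.

**Definition (lines).** For $0\le j\le Q$ the line $\ell_j$ goes at height $U_j$ from $s_j$ to $s_j'$, where $s_0=(-A,U_0)$ and $s_j=(X_j+10,U_j)$ for $j\ge1$; $s_j'=(X_{j+1},U_j)$ for $j<Q$ and $s'_Q=(A,U_Q)$. It makes the following detours.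

1. For every $i\ge j+2$ with $X_i$ between the $x$-coordinates of $s_j$ and $s'_j$, put $o=i-j\le Q$ and replace the part over $[X_i-10o,\ X_i+10+10o]$ by the three other sides of the rectangle reaching down to height $Y_i-10o$.
2. If $j<Q$ and $\ell_j$ comes from the right, that is, $s_j$ has larger $x$-coordinate than $X_{j+1}$, then with $i=j+1$ it goes at height $U_j$ to $x=X_i+20$, down to height $Y_i-10$, left to $x=X_i-10$, up to height $U_j$, and right to $s'_j=(X_i,U_j)$. This is a detour with $o=1$.

The second rule is needed because a line arriving from the right at the top of the left leg would otherwise cross the right leg of $B_{j+1}$, which reaches up to $U_{j+1}>U_j$.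

**Definition (the path $\Pi_0$).** $\Pi_0$ is the vertical segment from $a$ to $s_0$, then $\ell_0,B_1,\ell_1,B_2,\dots,B_Q,\ell_Q$, then the vertical segment from $s'_Q$ to $b$.

All corners of $\Pi_0$ are in $10\mathbb Z^2$, so $\Pi_0$ is a union of edges of this grid.

**Lemma 2.** $\Pi_0$ is a simple path, and all its points not on the lines $x=\pm A$ have $y\ge h$.

**Proof.** *Heights.* Off the two vertical segments, the lowest possible height is that of the bottom of a detour or hairpin, at least $Y^0+D-10Q\ge h$ (as $D\ge10Q$), or $U_0>h$.

**Step 1 (strips).** This step localizes all possible conflicts. The strips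
$$\Sigma_i=[X_i-10Q-5,\ X_i+10Q+15]\times\mathbb R$$
have width $20Q+20<C$, so they are disjoint. They avoid $x=\pm A$, as $0\le X_i\le w$ and $A$ is much larger than $w+10Q+15$. Since $o\le Q$, the strip $\Sigma_i$ contains the hairpin $B_i$ and all detours around $B_i$; in particular the detours of one line do not overlap and stay clear of its endpoints, except for the prescribed end in rule 2. Outside the strips there are only pieces of the lines at the distinct heights $U_j$ and the two vertical segments. The segment at $x=-A$ is met only by $\ell_0$, the segment at $x=A$ only by $\ell_Q$, in each case at its top, because all other endpoints $s_j,s_j'$ have $x$-coordinates in $[0,w+10]$.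

**Step 2 (inventory of one strip).** This step lists everything inside $\Sigma_i$. A line has its endpoints $s_j$ (for $j\geq 1$) in $\Sigma_j$ and $s'_j$ (for $j<Q$) in $\Sigma_{j+1}$. So for $i\ne j,j+1$ it either crosses $\Sigma_i$ completely or does not meet it.

- The legs of $B_i$: at $x=X_i$ with top $U_{i-1}$ and at $x=X_i+10$ with top $U_i$; the bottom of $B_i$ is at height $Y_i$.
- Lines $\ell_j$ with $j>i$: straight at height $U_j>U_i$, above everything else in $\Sigma_i$. They make no detour here, since detours of $\ell_j$ lie in strips with index larger than $j$.
- The line $\ell_i$: at height $U_i$, starting at the top of the right leg. All pieces of lines $\ell_j$ with $j<i$, and the left leg, have heights at most $U_{i-1}$.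
- Passing lines $\ell_j$ with $j\le i-2$, $o=i-j\ge2$: horizontal at height $U_j$ for $x\le X_i-10o$ and for $x\ge X_i+10+10o$, verticals at $x=X_i-10o$ and $x=X_i+10+10o$, and a bottom at height $Y_i-10o$ between them.
- The line $\ell_{i-1}$, ending at the top of the left leg: either it comes from the left at height $U_{i-1}$ up to $x=X_i$, or it comes from the right as in rule 2, with verticals at $x=X_i+20$ and $x=X_i-10$, bottom at height $Y_i-10$, and a last horizontal piece from $x=X_i-10$ to $x=X_i$ at height $U_{i-1}$.

**Step 3 (no crossings).** This step checks all pairs of pieces in $\Sigma_i$. Lines $\ell_j$ with $j>i$ are above everything. The line $\ell_i$ lies above everything except those lines and meets the right leg only at its top. All verticals have distinct $x$-coordinates, since distinct lines have distinct offsets $o\ge1$.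

Consider a horizontal piece at a height $U_j$ with $j<i$. Horizontal pieces at different levels do not meet. Apart from its own verticals and, for $j=i-1$, the top of the left leg, the only $x$-coordinates of verticals it covers are those with larger offset $o'>i-j$. They belong to lines $\ell_{j'}$ with $j'=i-o'<j$, and their tops are at $U_{j'}<U_j$. So there is no intersection.

Consider a bottom at height $Y_i-10o$. Apart from its own verticals it spans only the verticals with smaller offset $o'<o$, whose lower ends are at height $Y_i-10o'>Y_i-10o$, and the legs of $B_i$, which end at height $Y_i$. The bottom of $B_i$ itself spans no vertical other than its legs. Bottoms are at distinct heights. Finally $U_0>Y_{i'}$ for all $i'$, so bottoms and horizontal pieces at levels $U_j$ do not meet. Hence $\Pi_0$ is simple. $\square$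

**Definition (the instance).** $V$ is the set of integer points on $\Pi_0$ except, for every gap $i$, the points $(X_i+4,Y_i)$ and $(X_i+5,Y_i)$. $\Pi$ is the path visiting $V$ in the order along $\Pi_0$ from $a$ to $b$, and $T=\Pi\cup\{ab\}$ with $|ab|=2A$. The length of $\Pi$ is called $W$.

The edges of $\Pi$ have length $1$, except the $Q$ gap edges $p_iq_i$ of length $3$ on the bottoms of the hairpins. The gap edges are pairwise disjoint, avoid $a,b$, appear in the order (1), and are traversed from $p_i$ to $q_i$, because each hairpin bottom is traversed from left to right. So the assumptions of Lemma 1 hold. All points of $\Pi_0$ other than $a$ and $b$ have positive height, so $T$ is a simple polygon, and all its edges but $ab$ have length $1$ or $3$.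

$\Pi_0$ consists of polynomially many segments of polynomial length, so $|V|=n$ is polynomial in $|\Gamma|$ and the construction takes polynomial time. Since $\Pi$ joins $x=-A$ to $x=A$ with edges of length at most $3$, we have $n\ge2A/3$. The segment at $x=A$ contains $U_Q+1$ points of $V$. So all coordinates are $O(n)$ in absolute value.

## Three distance estimates

The first estimate says that $T$ cannot be improved cheaply by leaving a long edge in place.

**Lemma 3.** $\Pi$ is a minimum spanning tree of $V$ (so every spanning path has length at least $W$).

**Proof.** By the cycle property, a spanning tree is minimum if every pair $z,z'$ has distance at least the length of each tree edge on the tree path between them. All distances are at least $1$, as $V\subseteq\mathbb Z^2$. So it suffices that $|zz'|\ge3$ whenever some gap edge $p_iq_i$ lies between $z$ and $z'$ on $\Pi$. Choose grid edges (edges of $10\mathbb Z^2$, of length $10$) of $\Pi_0$ containing $z$ and $z'$.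

Suppose first that these grid edges are neither equal nor consecutive on $\Pi_0$. Since $\Pi_0$ is simple, they have no common grid vertex, hence are disjoint. Each is a product of two (possibly degenerate) intervals with endpoints in $10\mathbb Z$. Disjoint products have disjoint projections in some coordinate, and these projections are at distance at least $10$. So $|zz'|\ge10$.

Otherwise the part of $\Pi_0$ between $z$ and $z'$ lies in the union of the one or two grid edges, so one of them is the bottom edge of $B_i$. If both points are on this bottom edge, they are on different sides of the gap, and $|zz'|\ge3$. If one is on the bottom edge and the other on the leg beyond the gap, their $x$-coordinates differ by at least $10-3=7$ (right leg) or $6$ (left leg). $\square$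

The second estimate is the lower bound for detours. Put $\varphi(z)=|az|+|zb|$.

**Lemma 4.** If $z=(x,y)$ has $y\ge h$, then $\varphi(z)\ge S$. In particular $\varphi(z)\ge S$ for every $z\in V$ not on the lines $x=\pm A$.

**Proof.** Reflect $b$ in the horizontal line through $z$ to $b'=(A,2y)$. Then $\varphi(z)=|az|+|zb'|\ge|ab'|=2\sqrt{A^2+y^2}\ge2\sqrt{A^2+h^2}=S$ by (2). The second claim follows from Lemma 2. $\square$

The third estimate measures how much worse than $S$ a detour becomes if it visits two gap endpoints in an unfavorable way.

**Lemma 5.** Let $z=(x,y)$, $z'=(x',y')$ be gap endpoints, $dx=x'-x$, $dy=y'-y$. Every path from $a$ to $b$ that visits $z$ and later $z'$ has length at least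
$$S+|zz'|-dx-\mu|dy|\ \ (dx\ge0),\qquad S+|zz'|+(1-\mu)|dx|-\mu|dy|\ \ (dx<0).\tag{3}$$

**Proof.** The length is at least $|az|+|zz'|+|z'b|=\varphi(z)+|zz'|+\big(|z'b|-|zb|\big)$, and $\varphi(z)\ge S$ by Lemma 4. It remains to bound the last difference. On the convex box $|x|\le w$, $0\le y\le h+\Delta$, which contains $z$ and $z'$, we have $s:=y/(A-x)\le\mu$. The function $z\mapsto|zb|=\sqrt{(A-x)^2+y^2}$ has $x$-derivative
$$-\frac{A-x}{\sqrt{(A-x)^2+y^2}}=-(1+s^2)^{-1/2}\in[-1,-(1-\mu)],$$
because $(1+s^2)^{-1/2}\ge1-s^2/2\ge1-\mu$, and its $y$-derivative $y/\sqrt{(A-x)^2+y^2}$ lies in $[0,s]\subseteq[0,\mu]$. Integrating along the segment from $z$ to $z'$, we see that $|z'b|-|zb|$ is at least $-dx-\mu|dy|$ if $dx\ge0$, and at least $(1-\mu)|dx|-\mu|dy|$ if $dx<0$. $\square$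

## Every selection shortens

**Lemma 6.** $T_\lambda$ has smaller total length than $T$ for every selection $\lambda$.

**Proof.** As in the opening section, the total length of $T_\lambda$ minus that of $T$ is $|P_\lambda|-(2A+6M)=|P_\lambda|-(S+2)$. So we must show $|P_\lambda|<S+2$. The path $P_\lambda$ is monotone in $x$, so its horizontal extents add up to $2A$. We bound the excess of each edge over its horizontal extent by $\sqrt{s^2+y^2}\le s+\frac{y^2}{2s}$ for $s>0$.

Within a group $P_\lambda$ is horizontal, with no excess. Between consecutive groups the horizontal extent is at least $L-(Q-1)C-3\ge L-D=G\Delta^2$ and the vertical one at most $\Delta$. So the excess is at most $\frac{\Delta^2}{2G\Delta^2}=\frac1{2G}$, and in total over the $G-1$ transitions less than $\frac12$. The first and the last edge have horizontal extent at least $A-w$ and vertical extent at most $h+\Delta$, so each has excess at most $\frac{(h+\Delta)^2}{2(A-w)}$. By (2), $h^2=c(2A+c)=2c(A-w)+2cw+c^2$. Therefore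
$$|P_\lambda|\le2A+\frac{(h+\Delta)^2}{A-w}+\frac12=2A+2c+\frac{2cw+c^2+2h\Delta+\Delta^2}{A-w}+\frac12 .$$
In the numerator, $2cw\le2c\theta^2$, $c^2\le c\theta^2$, $2h\Delta\le202c\theta^2$ and $\Delta^2\le c\theta^2$, with sum at most $206c\theta^2$. So $|P_\lambda|\le S+\frac{206}{2500}+\frac12<S+2$. $\square$

This computation also shows why rows are separated vertically. If all gaps were at one height in $[h,h+\Delta]$, the same estimate would hold for the detour through *any* $M$ gaps taken from left to right, since all its inner edges would be horizontal. Nothing would force one row per group. On the other hand, Lemma 6 needs that changing height *between* groups is almost free. Both are achieved because a group is narrower than the row spacing $D$, while the groups are at least $G\Delta^2$ apart.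

## Every improving tour is a selection

**Lemma 7.** If a tour $T'$ with $|T\setminus T'|\le k$ is shorter than $T$, then $T'=T_\lambda$ for some selection $\lambda$.

**Proof.** For edge sets, $\|\cdot\|$ denotes total length.

**Step 1 (the long edge must go).** This step shows that $T'$ has no edge of length at least $2A$. Removing such an edge from $T'$ would leave a spanning path, of length at least $W$ by Lemma 3. Then $\|T'\|\ge W+2A=\|T\|$, a contradiction. In particular $ab\notin T'$.

**Step 2 (all other removals are gap edges).** This step uses up the budget. Let $N=T'\setminus T$ and $R=(T\setminus T')\setminus\{ab\}\subseteq\Pi$. Then $|N|=|T\setminus T'|=|R|+1$ and $|R|\le k-1=M$. Both $T$ and $T'$ are $2$-regular, so at every vertex $\deg_N(v)=\deg_R(v)+[v\in\{a,b\}]$, where $[\cdot]$ is $1$ if the condition holds and $0$ otherwise. In the graph $N\cup R$ (a disjoint union of edge sets) the degree of $v$ is $2\deg_R(v)+[v\in\{a,b\}]$, which is odd exactly for $a$ and $b$. The number of odd vertices in a component is even, so $a$ and $b$ are in the same component. Let $P$ be a simple path from $a$ to $b$ in $N\cup R$.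

If all vertices of $P$ were on the lines $x=\pm A$, then $P$ would contain an edge joining the two lines. Its length is at least $2A>3$, so it is not in $R$ and belongs to $N\subseteq T'$, contradicting Step 1. So $P$ has a vertex $z\in V$ off these lines, and by Lemma 4
$$\|N\|+\|R\|\ge|P|\ge\varphi(z)\ge S.\tag{4}$$
Since $T'$ is shorter than $T$,
$$0>\|N\|-\|R\|-2A\ge S-2A-2\|R\|=6M-2-2\|R\|,$$
so $\|R\|>3M-1$. Edges of $\Pi$ have length $1$ or $3$, and $|R|\le M$. If $|R|\le M-1$, then $\|R\|\le3M-3$; if $|R|=M$ and some edge has length $1$, then $\|R\|\le3M-2$. Hence $R$ consists of exactly $M$ gap edges, $\|R\|=3M$, and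
$$\|N\|+\|R\|<2A+2\|R\|=2A+6M=S+2.\tag{5}$$

**Step 3 (removed and added edges form one path).** This step shows that $N\cup R=P$. Gap edges are vertex-disjoint and avoid $a,b$. So in $N\cup R$ the vertices $a,b$ have degree $1$ (one $N$-edge), and every other vertex has degree $0$ or lies on exactly one $N$-edge and one $R$-edge. Hence $N\cup R$ consists of the path $P$ and possibly cycles alternating between $N$ and $R$ and disjoint from $P$. A cycle with only one $R$-edge would consist of two parallel edges, impossible since $N\cap T=\emptyset$. A cycle with at least two $R$-edges has length at least $6$. Together with $|P|\ge S$ this would give $\|N\|+\|R\|\ge S+6$, contradicting (5). So $N\cup R=P$, the path $P$ alternates $N,R,N,\dots,R,N$, its inner vertices are exactly the endpoints of its $M$ gap edges, and $|P|<S+2$.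

**Step 4 (one row per group).** This step shows that $R=J_\lambda$ for a selection $\lambda$. Suppose $P$ visits $z$ and later $z'$, endpoints of gaps of the same group in different rows. Then $|dy|\ge D$ and $|dx|\le(Q-1)C+3\le D\le|dy|$. If $dx\ge0$, then $|zz'|-dx=\sqrt{dx^2+dy^2}-dx$ is decreasing in $dx$ and hence at least its value at $dx=|dy|$, which is $(\sqrt2-1)|dy|$. So (3) gives $|P|\ge S+(\sqrt2-1-\mu)|dy|\ge S+(\sqrt2-1-\mu)D$. If $dx<0$, then $|zz'|\ge|dy|$, and (3) gives $|P|\ge S+(1-\mu)D$. As $D\ge1320$ and $\mu\le0.05$, both exceed $S+2$, a contradiction. So in each group $t$ the path $P$ contains gaps of a single row only, at most $r_t$ of them. Since $P$ contains $M=\sum_tr_t$ gaps, it contains exactly all gaps of one row of every group. This choice of rows is $\lambda$.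

**Step 5 (left to right).** This step identifies the links. The endpoints of gaps in $J_\lambda$ have distinct $x$-coordinates. Suppose $P$ visits $z$ before $z'$ with $dx<0$. If they belong to the same group, then they are in the same row, $dy=0$, $|dx|\ge3$, and (3) gives $|P|\ge S+(2-\mu)\cdot3>S+2$. If they belong to different groups, then $|dx|\ge L-(Q-1)C-3\ge G\Delta^2$, $|dy|\le\Delta$, and (3) gives $|P|\ge S+(2-\mu)G\Delta^2-\mu\Delta>S+2$. Both are contradictions. So $P$ visits its inner vertices from left to right, that is, in the order $p^1,q^1,p^2,q^2,\dots,p^M,q^M$. Thus $P=P_\lambda$, $N=N_\lambda$, and $T'=T_\lambda$. $\square$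

## Proof of Theorem 1

By Lemma 7, a tour shorter than $T$ in the $k$-change neighborhood is some $T_\lambda$. Conversely, if some $T_\lambda$ is a tour, it lies in the neighborhood, as $|T\setminus T_\lambda|=k$, and it is shorter by Lemma 6. By Lemma 1, some $T_\lambda$ is a tour if and only if there is a consistent selection, that is, if and only if there are $v_i\in V_i$ with $v_iv_j\in E(\Gamma)$ for all $ij\in F$; the rows $g_f=v_iv_j\in\Gamma_f$ are then available. So the Euclidean $k$-Change instance is equivalent to the PSI instance. The construction takes polynomial time, $k=1+6|F|$, and we have checked that $T$ is a simple polygon with all edges but one of length $1$ or $3$ and with integer coordinates $O(n)$. For $H=K_\kappa$ (with $\kappa\ge2$) we get $k=1+3\kappa(\kappa-1)$, so this is a parameterized reduction from Multicolored Clique.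

For the optimization version, let $T'$ be a best tour in the $k$-change neighborhood of $T$. By Lemmas 6 and 7, $T'$ is shorter than $T$ if and only if $T'=T_\lambda$ for some selection $\lambda$. This can be checked without computing lengths: test whether $T\setminus T'$ consists of $ab$ and all gap edges of one row of each group, and then whether $T'\setminus T$ is the corresponding $N_\lambda$. So an FPT algorithm that finds the best tour would solve Multicolored Clique in FPT time, which is impossible unless $\mathrm{FPT}=\mathrm{W[1]}$. $\blacksquare$

## Proof of Theorem 2: the exponent of $N$

**Part (a).** The instance constructed from $(H,\Gamma)$ has size $N=|\Gamma|^{O(1)}$ with an absolute exponent, and $k=1+6e$. An algorithm with running time $\psi(k)N^{o(k/\log k)}$ would therefore solve PSI in time $\psi'(e)\,|\Gamma|^{o(e/\log e)}$ for a computable $\psi'$; the polynomial time of the construction is absorbed, since a constant exponent is $o(e/\log e)$. Deleting isolated vertices of $H$ at the beginning does not change $e$. This contradicts Marx's Corollary 6.3 under ETH.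

**Part (b), enumeration.** This step bounds the number of candidates. A tour $T'\neq T$ in the neighborhood is obtained by deleting the set $T\setminus T'$ of at most $k$ edges and joining the remaining paths (some may be single points) cyclically. There are at most $\sum_{j\le k}\binom nj\le(n+1)^k\le2^kn^k$ sets to delete. For each there are at most $k!\,2^k$ ways to order and orient the remaining paths. Every such join is a tour in the neighborhood. So there are at most $2^{O(k\log k)}n^k$ candidates. We go through them and keep the best one found so far.

**Part (b), exact comparison.** This step shows that two candidates can be compared exactly. Scale the coordinates to integers; the common denominator has polynomially many bits. Each candidate differs from $T$ by at most $k$ removed and $k$ added edges, so the difference of the lengths of two candidates is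
$$\alpha=\sum_{i\le4k}\pm\sqrt{\zeta_i}$$
with integers $0\le\zeta_i\le Z$, where $Z\ge1$ and $\log Z=N^{O(1)}$. The number $\alpha$ is an algebraic integer in the field generated by the $\sqrt{\zeta_i}$, which is a Galois extension of $\mathbb Q$ of degree at most $2^{4k}$. Its automorphisms map each $\sqrt{\zeta_i}$ to $\pm\sqrt{\zeta_i}$, so all conjugates of $\alpha$ have absolute value at most $4k\sqrt Z$. If $\alpha\ne0$, the product of its at most $2^{4k}$ conjugates is a nonzero integer up to sign, hence of absolute value at least $1$, and
$$|\alpha|\ge(4k\sqrt Z)^{-2^{4k}} .$$
So computing $\alpha$ to $O(2^{4k}\log(kZ))$ bits, that is, with an error of less than a third of this bound, determines whether $\alpha$ is positive, negative or zero. The square roots can be computed to this precision in time polynomial in the number of bits, so one comparison takes time $2^{O(k)}N^{O(1)}$. Since $n\le N$, the total time is $\psi(k)N^{k+O(1)}$. $\blacksquare$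

## Higher dimension and $k$-optimality

Two statements follow directly from the construction. First, the same instances placed in a plane of $\mathbb R^d$ have the same distances, so they give the result for every fixed $d\ge2$.

Second, call $T$ *$k$-optimal* if no tour in its $k$-change neighborhood is shorter. In the constructed instances $T$ is $k$-optimal exactly when the PSI instance is a no-instance. So verifying $k$-optimality of a tour of points in the Euclidean plane, parameterized by $k$, is coW[1]-hard (its complement is W[1]-hard), even for a simple polygon with polynomially bounded integer coordinates.
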